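\title{The moving needle problem}

\begin{abstract}
Let $\Gamma$ be an embedded copy of $\mathbb R$ in $\mathbb R^n$ that contains two opposite rays of a line. We ask whether a unit segment lying on one ray can be moved continuously to the other ray with both endpoints always on $\Gamma$. For smooth curves in $\mathbb R^3$ the answer is yes. In $\mathbb R^3$ class $C^2$ suffices and class $C^{1,1}$ does not; in $\mathbb R^2$ class $C^1$ suffices and Lipschitz does not; in $\mathbb R^n$ with $n\ge4$ the motion is impossible for some $C^\infty$ curves. The positions of the segment form the zero set of a function of two variables. A winding number argument connects the two ends of this set, and Rolle's theorem decides when the connection can be made by a path.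
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Fix $C>0$ and $n\ge2$, and let $e_1=(1,0,\dots,0)\in\mathbb R^n$. The \emph{left ray} is $\{xe_1: x\le -C\}$ and the \emph{right ray} is $\{xe_1: x\ge C\}$. An \emph{embedded copy of $\mathbb R$} is the image $\Gamma$ of a map $\gamma:\mathbb R\to\mathbb R^n$ that is injective, is a homeomorphism onto its image, and has $\gamma'\ne0$ wherever $\gamma'$ exists. The curve $\Gamma$ is of class $C^k$, $C^\infty$, $C^{1,1}$ (that is, $C^1$ with locally Lipschitz derivative) or locally Lipschitz if $\gamma$ can be chosen in that class. A \emph{needle} is a segment of length $1$; its endpoints are its head and tail. A \emph{slide} along $\Gamma$ is a continuous family of needles, indexed by $u\in[0,1]$, whose heads and tails lie on $\Gamma$; the rest of the needle may leave the curve. The following question is posed in \cite{mse}.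

\medskip
\noindent\textbf{Moving needle problem.} \emph{Let $\Gamma\subset\mathbb R^3$ be a smoothly embedded copy of $\mathbb R$ containing both rays. Can a needle lying on the left ray always be slid along $\Gamma$ to the right ray?}
\medskip

We say that \emph{sliding is possible} for $\Gamma$ if every needle on the left ray is the initial position of a slide that ends on the right ray, and that it is \emph{impossible} if no needle on the left ray is.

\begin{theorem}\label{thm:smooth}
Let $\Gamma\subset\mathbb R^3$ be a smoothly embedded copy of $\mathbb R$ containing both rays. Then sliding is possible.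
\end{theorem}

\begin{theorem}\label{thm:positive}
Let $\Gamma\subset\mathbb R^n$ be an embedded copy of $\mathbb R$ containing both rays. Sliding is possible in each of the following cases.
\begin{enumerate}
\item[(1)] $n=3$ and $\Gamma$ is of class $C^2$.
\item[(2)] $n=2$ and $\Gamma$ is of class $C^1$.
\item[(3)] $n$ is arbitrary, $\Gamma$ is of class $C^1$, and the set of parameter pairs $(s,t)$ for which the segment from $\gamma(s)$ to $\gamma(t)$ has length $1$ and is perpendicular to $\Gamma$ at both ends contains no compact connected subset with more than one point (for example, this set is empty or countable).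
\end{enumerate}
\end{theorem}

\begin{theorem}\label{thm:negative}
For every $C>0$ there are embedded copies of $\mathbb R$ containing both rays for which sliding is impossible:
\begin{enumerate}
\item[(1)] in $\mathbb R^n$, $n\ge4$, of class $C^\infty$;
\item[(2)] in $\mathbb R^3$, of class $C^{1,1}$, and $C^\infty$ off one point;
\item[(3)] in $\mathbb R^2$, locally Lipschitz.
\end{enumerate}
\end{theorem}

All three theorems are statements about one function of two variables. For a parametrization $\gamma$ of $\Gamma$ put
\[
F(s,t)=|\gamma(t)-\gamma(s)|^2-1,\qquad Z=\{(s,t)\in\mathbb R^2: F(s,t)=0\}.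
\]
A point of $Z$ is a position of the needle. A path in $Z$ gives a slide, and since $\gamma^{-1}$ is continuous on $\Gamma$, every slide comes from a path in $Z$. On the diagonal $F=-1$, so a path in $Z$ that starts in the half-plane $s<t$ stays there.

One expects the answer yes, for the following reasons. For fixed $t$ the function $F(\cdot,t)$ is positive near $-\infty$ and equals $-1$ at $s=t$, so every position of the leading endpoint has a partner behind it. The question is whether these positions can be linked, the needle being free to move backward. Suppose that $\gamma$ is $C^1$ and that the gradient of $F$ vanishes nowhere on $Z$. Then $Z$ is a disjoint union of $C^1$ curves without endpoints. Outside a large triangle the part of $Z$ in $s<t$ is the line $t=s+1$ (Lemma~\ref{lem:signs}), so the curve that enters the triangle from the left must leave it on the right, and sliding is possible. Without the assumption on the gradient a weaker statement survives: the two ends lie in one connected component of $Z$ (Section~\ref{sec:connected}).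

The whole difficulty is the gap between connected and path connected. Section~\ref{sec:cc} shows that if the gap is present, then infinitely many disjoint pieces of $Z$ accumulate along a continuum, and that Rolle's theorem forces all available derivatives of $F$ to vanish there. For an arbitrary smooth function of two variables this can happen. For a squared distance along a curve in $\mathbb R^3$ it cannot, because the derivatives of orders $1$ to $4$ never vanish together (Section~\ref{sec:smooth}). Section~\ref{sec:low} runs the same argument with mixed derivatives only, which halves the regularity needed. Theorem~\ref{thm:positive}(1) contains Theorem~\ref{thm:smooth}; we prove the smooth case first because it is short and serves as the plan for the $C^2$ case. Section~\ref{sec:negative} constructs the curves of Theorem~\ref{thm:negative}.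

\section{The two ends of the zero set are connected}\label{sec:connected}

In Sections~\ref{sec:connected}--\ref{sec:low}, $\Gamma\subset\mathbb R^n$ is an embedded copy of $\mathbb R$ of class at least $C^1$ that contains both rays.

Each ray is closed, connected and not compact. Since $\gamma$ is a homeomorphism onto $\Gamma$, the preimage of each ray is a closed unbounded interval. The two preimages are disjoint, so they are opposite half-lines, and we orient $\Gamma$ so that the left ray comes first. We take $\gamma$ to be the parametrization by arc length, which has the same class $C^k$ as $\Gamma$, and fix the origin of the parameter so that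
\[
\gamma(s)=se_1\quad(s\le -C),\qquad \gamma(s)=(s-\ell)e_1\quad(s\ge C+\ell).
\]
Here $\ell\ge0$, because the middle part $\gamma([-C,C+\ell])$ joins $-Ce_1$ to $Ce_1$ and so has length $2C+\ell\ge2C$. Choose $L\ge C$ with $|\gamma|\le L$ on $[-C,C+\ell]$, and put $S_-=-(L+2)$ and $S_+=\ell+L+2$. The next lemma is the only place where the rays are used.

\begin{lemma}\label{lem:signs}
Let $s<t$, and suppose that $s\le S_-$ or $t\ge S_+$. Then $F(s,t)$ has the sign of $t-s-1$.
\end{lemma}

\begin{proof}
Let $s\le S_-$, so that $\gamma(s)=se_1$ and $|\gamma(s)|\ge L+2$. If $t\le -C$, then $F=(t-s)^2-1$, which has the sign of $t-s-1$. If $t\ge -C$, then $t-s\ge L+2-C\ge2$, and we must show $F>0$. For $t\in[-C,C+\ell]$ the distance $|\gamma(t)-\gamma(s)|$ is at least $(L+2)-L=2$. For $t\ge C+\ell$ it equals $(t-\ell)-s\ge C+L+2$.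

Let $t\ge S_+$, so that $\gamma(t)=(t-\ell)e_1$ with $t-\ell\ge L+2$. If $s\ge C+\ell$, then $F=(t-s)^2-1$. If $s\le C+\ell$, then $t-s\ge L+2-C\ge2$, and the distance is at least $2$ for $s\in[-C,C+\ell]$ and at least $L+2+C$ for $s\le -C$.
\end{proof}

Let $\Delta$ be the triangle $\{S_-\le s\le t\le S_+\}$, and let
\[
p_-=(S_-,S_-+1),\qquad p_+=(S_+-1,S_+).
\]
The point $p_-$ is a needle on the left ray and $p_+$ is a needle on the right ray. By Lemma~\ref{lem:signs} and the equality $F=-1$ on the diagonal, $p_-$ and $p_+$ are the only zeros of $F$ on $\partial\Delta$. They cut $\partial\Delta$ into two open arcs, with $F<0$ on the arc that contains the diagonal side and $F>0$ on the arc that contains the vertex $(S_-,S_+)$. Any needle on the left ray can be translated inside that ray to $p_-$. Hence \emph{sliding is possible as soon as $p_-$ and $p_+$ are joined by a path in $Z$.}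

\begin{proposition}\label{prop:connected}
The points $p_-$ and $p_+$ lie in the same connected component of the compact set $Z\cap\Delta$.
\end{proposition}

\begin{proof}
In a compact metric space, components coincide with quasicomponents: two points in different components are separated by a partition of the space into two compact sets. So if the proposition fails, then $Z\cap\Delta=Z_1\sqcup Z_2$ with $Z_1,Z_2$ compact, $p_-\in Z_1$ and $p_+\in Z_2$. With $d_i(x)$ the distance from $x$ to $Z_i$, the function $\psi=(d_1-d_2)/(d_1+d_2)$ is continuous on $\Delta$, equals $-1$ on $Z_1$ and equals $1$ on $Z_2$. The map $\Phi=(\psi,F):\Delta\to\mathbb R^2$ avoids the origin, since $\psi=\pm1$ wherever $F=0$. As $\Delta$ is convex, the loop $\Phi|_{\partial\Delta}$ contracts in $\mathbb R^2\setminus\{0\}$ and has winding number $0$ about the origin. Now follow $\partial\Delta$ from $p_-$ to $p_+$ along the arc where $F<0$: the image runs from $(-1,0)$ to $(1,0)$ in the open lower half-plane, and its argument increases by $\pi$. Return along the arc where $F>0$: the image runs from $(1,0)$ to $(-1,0)$ in the open upper half-plane, and its argument increases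 by $\pi$ again. The winding number is $1$, a contradiction.
\end{proof}

The proof uses only the continuity of $F$. Regularity and dimension enter when we try to replace ``connected'' by ``joined by a path''.

\section{Convergence continua and Rolle's theorem}\label{sec:cc}

\subsection{A model}

The following zero set shows what can go wrong and why the failure leaves a trace in the derivatives.

\begin{example}\label{ex:model}
Define $C^\infty$ functions on $\mathbb R$ by
\[
f(\sigma)=\begin{cases} e^{1/\sigma}, & \sigma<0,\\ 0, & 0\le\sigma\le1,\\ -e^{-1/(\sigma-1)}, & \sigma>1,\end{cases}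
\qquad
g(\tau)=\begin{cases} e^{-1/\tau^2}\sin(1/\tau), & \tau\ne0,\\ 0, & \tau=0,\end{cases}
\]
and let $Y$ be the zero set of $h(\sigma,\tau)=f(\sigma)+g(\tau)$ in $[-1,2]\times(-1,0]$. The function $f$ decreases strictly from $e^{-1}$ to $0$ on $[-1,0]$ and from $0$ to $-e^{-1}$ on $[1,2]$, and $|g|<e^{-1}$ on $(-1,0]$. So at height $\tau$ the set $Y$ consists of one point with $\sigma>1$ if $g(\tau)>0$, of one point with $\sigma<0$ if $g(\tau)<0$, and of the segment $0\le\sigma\le1$ if $g(\tau)=0$. The part of $Y$ below $\tau=0$ is therefore one zigzag curve, made of the segments $I_k=[0,1]\times\{-1/(k\pi)\}$ and of arcs that join them alternately on the right and on the left (Figure~\ref{fig:model}). The segments $I_k$ accumulate on $I=[0,1]\times\{0\}$, so $Y$ is connected. It is not path connected: a path that climbs the zigzag to height $0$ would have to visit $\sigma>1$ and $\sigma<0$ infinitely often just before it arrives.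

Each vertical line $\sigma=c$ with $0\le c\le1$ contains infinitely many zeros of $h$ that accumulate at $(c,0)$. By Rolle's theorem all derivatives $\partial_\tau^kh$ vanish at $(c,0)$, and this is why $g$ had to be flat at $0$.
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.1]
\draw[very thick] (0,0) -- (3,0);
\draw (0,-2) -- (3,-2) arc (-90:90:0.3) -- (0,-1.4) arc (270:90:0.2) -- (3,-1)
 arc (-90:90:0.15) -- (0,-0.7) arc (270:90:0.1) -- (3,-0.5) arc (-90:90:0.075)
 -- (0,-0.35) arc (270:90:0.05) -- (3,-0.25) arc (-90:90:0.035) -- (0,-0.18);
\node[above] at (1.5,0) {$I$};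
\node[below] at (0,-2) {$\sigma=0$};
\node[below] at (3,-2) {$\sigma=1$};
\end{tikzpicture}
\caption{The zero set of $f(\sigma)+g(\tau)$ in Example~\ref{ex:model} (schematic). A zigzag curve contains infinitely many disjoint horizontal segments that accumulate on the segment $I$. The union is connected, but no path leads from the zigzag to $I$.}
\label{fig:model}
\end{figure}

We now show that every failure of path connectedness in $Z$ contains a configuration like $I_k\to I$, and that Rolle's theorem applies to every such configuration.

\subsection{Facts from continuum theory}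

A \emph{continuum} is a nonempty compact connected metric space; it is \emph{nondegenerate} if it has more than one point. Nonempty compact sets $K_j$ converge to $K$ in the \emph{Hausdorff metric} if for every $\varepsilon>0$ and all large $j$, each point of $K_j$ is within $\varepsilon$ of $K$ and each point of $K$ is within $\varepsilon$ of $K_j$. Then every point of $K$ is the limit of a sequence $x_j\in K_j$, and every limit of a subsequence of such a sequence lies in $K$. A space is \emph{connected im kleinen} at $p$ if every neighborhood of $p$ contains a connected neighborhood of $p$, not necessarily open. We use four standard facts \cite[Chs.~4, 5, 8]{nadler}.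
\begin{enumerate}
\item[(F1)] A sequence of continua in a compact metric space has a subsequence that converges in the Hausdorff metric, and the limit is a continuum.
\item[(F2)] (Boundary bumping.) If $U$ is a nonempty proper open subset of a continuum $X$, then every component of $\overline U$ meets $\partial U$.
\item[(F3)] A space that is connected im kleinen at every point is locally connected.
\item[(F4)] A locally connected continuum is arcwise connected.
\end{enumerate}
Let $D(c,r)$ be the closed disc of center $c$ and radius $r$ in the $(s,t)$-plane. We use (F2) in the following form.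
\begin{enumerate}
\item[(F2$'$)] Let $X\subset\mathbb R^2$ be a continuum not contained in $D(c,r)$, and let $x\in X$ with $|x-c|<r$. Then the component of $x$ in $X\cap D(c,r)$ contains a point at distance $r$ from $c$.
\end{enumerate}
Indeed, apply (F2) to $U=\{y\in X:|y-c|<r\}$. The component of $x$ in $\overline U$ is contained in the component of $x$ in $X\cap D(c,r)$, and it meets $\partial U$, whose points are at distance $r$ from $c$.

\subsection{Convergence continua}

\begin{definition}
A nondegenerate continuum $K\subset Z$ is a \emph{convergence continuum} if there are pairwise disjoint continua $K_j\subset Z$, all disjoint from $K$, with $K_j\to K$ in the Hausdorff metric.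
\end{definition}

\begin{lemma}\label{lem:nocc}
If $Z$ contains no convergence continuum, then sliding is possible.
\end{lemma}

\begin{proof}
Let $X$ be the component of $Z\cap\Delta$ that contains $p_-$ and $p_+$ (Proposition~\ref{prop:connected}). If $X$ is locally connected, then (F4) gives a path from $p_-$ to $p_+$ in $Z$. Suppose it is not; we construct a convergence continuum.

By (F3), some point $p\in X$ has a neighborhood in $X$ that contains no connected neighborhood of $p$. Choose $\varepsilon>0$ so that $V=X\cap D(p,\varepsilon)$ lies in this neighborhood, and let $V_0$ be the component of $p$ in $V$. Then $V_0$ is not a neighborhood of $p$ in $X$. In particular $V\ne X$, since otherwise $V_0=X$. Choose $x_j\in V\setminus V_0$ with $x_j\to p$ and $|x_j-p|<\varepsilon$, and let $K_j$ be the component of $x_j$ in $V$. Then $K_j$ is a continuum disjoint from $V_0$. It is closed and misses $p$, so it contains only finitely many of the points $x_i$. After passing to a subsequence the $K_j$ are distinct components, hence pairwise disjoint, and by (F1) they converge to a continuum $K\subset V$. The limit contains $p$. By (F2$'$) each $K_j$ contains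 a point at distance $\varepsilon$ from $p$, so $K$ does too, and $K$ is nondegenerate. Finally $K$ is a connected subset of $V$ through $p$, so $K\subset V_0$, and $K$ is disjoint from every $K_j$.
\end{proof}

Arguments with derivatives are local, so we need convergence continua inside a given small disc.

\begin{lemma}\label{lem:local}
Let $K$ be a convergence continuum and $x\in K$. For every sufficiently small $r>0$ there is a convergence continuum $K'\subset K\cap D(x,r)$ with $x\in K'$, which is the limit of pairwise disjoint continua $K_j'\subset Z\cap D(x,r)$ disjoint from $K$.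
\end{lemma}

\begin{proof}
Take any $r$ with $K\not\subset D(x,r)$, and choose $x_j\in K_j$ with $x_j\to x$. For large $j$ we have $|x_j-x|<r$, and $K_j\not\subset D(x,r)$ because a point of $K$ outside the disc is a limit of points of $K_j$. Let $K_j'$ be the component of $x_j$ in $K_j\cap D(x,r)$. By (F2$'$) it contains a point at distance $r$ from $x$. By (F1) a subsequence converges to a continuum $K'\subset D(x,r)$, which contains $x$ and a point at distance $r$ from $x$. Since $K_j'\subset K_j$, we have $K'\subset K$, and the $K_j'$ are pairwise disjoint and disjoint from $K$.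
\end{proof}

\begin{lemma}\label{lem:rolle}
Let $K$ be a convergence continuum, let $x\in K$ and $k\ge1$, and suppose that $F$ is $C^k$ near $x$. Then all partial derivatives of $F$ of order $k$ vanish at $x$.
\end{lemma}

\begin{proof}
Suppose one of them does not. Then the polynomial
\[
v\longmapsto\partial_v^kF(x)=\sum_{i=0}^k\binom ki\,\partial_s^i\partial_t^{k-i}F(x)\,v_1^iv_2^{k-i}
\]
has a nonzero coefficient, so $\partial_v^kF(x)\ne0$ for some $v\ne0$. Choose $r$ as in Lemma~\ref{lem:local} and so small that $\partial_v^kF\ne0$ on $D(x,r)$. A line parallel to $v$ meets the disc in a segment, and $k+1$ zeros of $F$ on this segment would produce, by $k$ rounds of Rolle's theorem, a zero of $\partial_v^kF$. So each line parallel to $v$ contains at most $k$ points of $Z\cap D(x,r)$.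

We find a line with infinitely many. Let $K'$ and $K_j'$ be as in Lemma~\ref{lem:local}, and let $\lambda\ne0$ be a linear functional on $\mathbb R^2$ with $\lambda(v)=0$; its level sets are the lines parallel to $v$. The image $\lambda(K')$ is a point or a nondegenerate interval. If it is a point, then the infinite set $K'$ lies on one such line. Otherwise let $c$ be an interior point of $\lambda(K')$. For large $j$ the interval $\lambda(K_j')$ contains points on both sides of $c$, hence contains $c$. So the line $\lambda=c$ meets infinitely many of the pairwise disjoint sets $K_j'\subset Z\cap D(x,r)$.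
\end{proof}

\section{Smooth curves in $\mathbb R^3$}\label{sec:smooth}

By Lemmas~\ref{lem:nocc} and~\ref{lem:rolle}, sliding is possible if at every point of $Z$ some derivative of $F$ is nonzero. So we compute the derivatives. Write
\[
T_1=\gamma'(s),\qquad T_2=\gamma'(t),\qquad N=\gamma(t)-\gamma(s),
\]
so that $F=N\cdot N-1$, $\partial_sN=-T_1$, $\partial_tN=T_2$, $|T_1|=|T_2|=1$, and $|N|=1$ on $Z$. Then
\begin{align}
F_s&=-2\,T_1\cdot N, & F_t&=2\,T_2\cdot N, & F_{st}&=-2\,T_1\cdot T_2,\label{eq:first}\\
F_{ss}&=2-2\,\gamma''(s)\cdot N, & F_{tt}&=2+2\,\gamma''(t)\cdot N,\label{eq:second}\\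
F_{sst}&=-2\,\gamma''(s)\cdot T_2, & F_{stt}&=-2\,T_1\cdot\gamma''(t), & F_{sstt}&=-2\,\gamma''(s)\cdot\gamma''(t).\label{eq:third}
\end{align}
Differentiating $|\gamma'|^2=1$ gives also $\gamma''(s)\cdot T_1=0$ and $\gamma''(t)\cdot T_2=0$.

The plane shows the mechanism in one step.

\begin{example}\label{ex:plane}
Let $n=2$ and let $\Gamma$ be $C^2$. At a point of a convergence continuum, Lemma~\ref{lem:rolle} with $k=1,2$ gives $F_s=F_t=F_{st}=0$. By \eqref{eq:first}, $T_1,T_2,N$ are then three pairwise orthogonal unit vectors in $\mathbb R^2$, which is absurd. So there is no convergence continuum, and sliding is possible.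
\end{example}

In $\mathbb R^3$ there is room for three orthonormal vectors, but then they form a basis, and the next derivatives determine both curvature vectors.

\begin{proof}[Proof of Theorem~\ref{thm:smooth}]
By Lemma~\ref{lem:nocc} it suffices to exclude convergence continua. Let $(s,t)$ be a point of one. By Lemma~\ref{lem:rolle}, all derivatives of $F$ of orders $1$ to $4$ vanish at $(s,t)$. From $F=F_s=F_t=F_{st}=0$ and \eqref{eq:first}, the vectors $T_1,T_2,N$ are an orthonormal basis of $\mathbb R^3$. The coordinates of $\gamma''(s)$ in this basis are $\gamma''(s)\cdot T_1=0$ (unit speed), $\gamma''(s)\cdot T_2=0$ (from $F_{sst}=0$) and $\gamma''(s)\cdot N=1$ (from $F_{ss}=0$), so $\gamma''(s)=N$. The coordinates of $\gamma''(t)$ are $\gamma''(t)\cdot T_1=0$ (from $F_{stt}=0$), $\gamma''(t)\cdot T_2=0$ (unit speed) and $\gamma''(t)\cdot N=-1$ (from $F_{tt}=0$), so $\gamma''(t)=-N$. Hence $F_{sstt}=-2N\cdot(-N)=2\ne0$, a contradiction.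
\end{proof}

\begin{remark}\label{rem:circles}
The dimension is used only where $T_1,T_2,N$ are a basis. In $\mathbb R^4$ take two circles of radius $1/\sqrt2$ about the origin in orthogonal planes. Every point of one is at distance $1$ from every point of the other. On a curve that contains an arc of each circle, $F$ vanishes on an open set, together with all its derivatives. A perturbation of these circles proves Theorem~\ref{thm:negative}(1).
\end{remark}

\section{Curves of class $C^1$ and $C^2$}\label{sec:low}

The proofs above apply Lemma~\ref{lem:rolle} with $k=2$ in the plane and $k=4$ in space, which requires $\gamma\in C^2$ and $\gamma\in C^4$. Yet the derivatives that give the contradictions are mixed, and they involve only half as many derivatives of $\gamma$. For $\gamma\in C^1$ the function $F$ is $C^1$, and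
\[
G(s,t)=-2\,\gamma'(s)\cdot\gamma'(t)=\partial_t(F_s)=\partial_s(F_t)
\]
exists and is continuous. For $\gamma\in C^2$ the function $F$ is $C^2$, $G$ is $C^1$, and
\[
H(s,t)=-2\,\gamma''(s)\cdot\gamma''(t)=\partial_t(G_s)
\]
exists and is continuous. In the notation of \eqref{eq:third}, $G_s=F_{sst}$, $G_t=F_{stt}$, $H=F_{sstt}$. Lemma~\ref{lem:rolle} cannot reach these functions, because it differentiates $k$ times in one direction. We need a form of Rolle's theorem that alternates between the horizontal and the vertical direction. It is available when the convergence continuum is a strictly monotone graph, since then every nearby point has a point of the graph on its horizontal line and another on its vertical line.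

\begin{lemma}\label{lem:graph}
Let $\varphi:[a,b]\to\mathbb R$ be continuous and strictly monotone, $a<b$, with graph $J$, and let $R=[a,b]\times\varphi([a,b])$. Let $h:\mathbb R^2\to\mathbb R$ vanish on $J$ and at some point of $R\setminus J$. If $\partial_sh$ exists everywhere, it has a zero in $R\setminus J$. If $\partial_th$ exists everywhere, it has a zero in $R\setminus J$.
\end{lemma}

\begin{proof}
Let $h(s,t)=0$ with $(s,t)\in R\setminus J$. Put $\sigma=\varphi^{-1}(t)\in[a,b]$; then $\sigma\ne s$. The function $h(\cdot,t)$ vanishes at $s$ and at $\sigma$, so $\partial_sh(s',t)=0$ for some $s'$ strictly between them, and $(s',t)\in R\setminus J$ because $\varphi(s')\ne\varphi(\sigma)=t$. The function $h(s,\cdot)$ vanishes at $t$ and at $\varphi(s)\ne t$, so $\partial_th(s,t')=0$ for some $t'$ strictly between them; $t'$ lies in the interval $\varphi([a,b])$ and differs from $\varphi(s)$.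
\end{proof}

\begin{lemma}\label{lem:G}
Let $\gamma$ be $C^1$. Let $K$ be a convergence continuum that is the graph of a continuous function $\varphi:[a,b]\to\mathbb R$. Let $a\le a'<b'\le b$, suppose that $\varphi$ is strictly monotone on $[a',b']$, and put $R=[a',b']\times\varphi([a',b'])$. Then $G$ has a zero in $R\setminus K$.
\end{lemma}

\begin{proof}
The set $K\cap R$ is the graph of $\varphi$ over $[a',b']$. For $a'<s<b'$ the point $(s,\varphi(s))$ is interior to $R$ by strict monotonicity, and it is a limit of points of $K_j\subset Z\setminus K$. So $F$ has a zero in $R\setminus K$. Since $F=0$ on $K$, Lemma~\ref{lem:graph} gives a zero of $F_t$ in $R\setminus K$. Since $F_t=0$ on $K$ by Lemma~\ref{lem:rolle}, Lemma~\ref{lem:graph} gives a zero of $\partial_s(F_t)=G$ in $R\setminus K$.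
\end{proof}

To recognize graphs we use the following observation. Let $K\subset\mathbb R^2$ be a nondegenerate continuum on which the projection $(s,t)\mapsto s$ is injective. The projection is then a homeomorphism of the compact set $K$ onto an interval $[a,b]$ with $a<b$, so $K$ is the graph of a continuous $\varphi:[a,b]\to\mathbb R$. If $(s,t)\mapsto t$ is also injective on $K$, then $\varphi$ is injective, hence strictly monotone.

\begin{proof}[Proof of Theorem~\ref{thm:positive}]
In each case we suppose that $K$ is a convergence continuum and reach a contradiction; Lemma~\ref{lem:nocc} then gives the result. In all cases $F_s=F_t=0$ on $K$ by Lemma~\ref{lem:rolle} with $k=1$.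

\medskip
\noindent\emph{Part (3).} By \eqref{eq:first}, $F_s=F_t=0$ says that $N$ is perpendicular to $T_1$ and $T_2$. So $K$ is a nondegenerate continuum in the set that the hypothesis describes. (A countable set contains no nondegenerate continuum, since one of the coordinate projections of such a continuum is a nondegenerate interval.)

\medskip
\noindent\emph{Part (2).} On $K$ the unit vectors $T_1,T_2\in\mathbb R^2$ are both perpendicular to the unit vector $N$, so $T_2=\pm T_1$ and $G=\mp2$. Choose an open rectangle $U$ around a point of $K$ on which $G\ne0$, and by Lemma~\ref{lem:local} a convergence continuum $K'\subset K\cap U$. If two points of $K'$ had the same $s$, then $F_s$ would vanish at both, and Rolle's theorem would give a zero of $\partial_t(F_s)=G$ on the segment between them, inside $U$. If two points of $K'$ had the same $t$, the same argument with $F_t$ and $\partial_s(F_t)=G$ applies. So $K'$ is the graph of a strictly monotone continuous $\varphi:[a,b]\to\mathbb R$. The rectangle $R=[a,b]\times\varphi([a,b])$ lies in $U$, because its sides are the projections of $K'\subset U$. Lemma~\ref{lem:G} gives a zero of $G$ in $U$, a contradiction.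

\medskip
\noindent\emph{Part (1).} We follow the proof of Theorem~\ref{thm:smooth}. Lemma~\ref{lem:rolle} with $k=2$ is still available and gives $F_{ss}=G=F_{tt}=0$ on every convergence continuum. The equations $F_{sst}=F_{stt}=0$ and the final contradiction with $F_{sstt}=2$ need new arguments.

\emph{Step 1: $G_s=G_t=0$ on every convergence continuum.} The reflection $(s,t)\mapsto(t,s)$ preserves $F$ and $G$. It maps convergence continua to convergence continua and exchanges $G_s$ with $G_t$. So it is enough to show that $G_t=0$ on every convergence continuum $K$. Suppose $G_t(x_0)\ne0$ with $x_0\in K$. The idea is that $K$ is then trapped in the zero set of $G$, which is a $C^1$ graph. By the implicit function theorem there is an open rectangle $U\ni x_0$ on which $G_t\ne0$ and in which the zero set of $G$ is the graph $t=\varphi(s)$ of a $C^1$ function $\varphi$. Let $K'\subset K\cap U$ be a convergence continuum (Lemma~\ref{lem:local}). Since $G=0$ on $K'$, it is the graph of $\varphi$ over some $[a,b]$ with $a<b$.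

If $\varphi$ is not constant on $[a,b]$, then $\varphi'\ne0$ at some point of $(a,b)$, and $\varphi$ is strictly monotone on an interval $[a',b']\subset[a,b]$ around it. The rectangle $R=[a',b']\times\varphi([a',b'])$ lies in $U$, and all zeros of $G$ in $R$ lie on the graph of $\varphi$ over $[a',b']$, that is, in $K'$. This contradicts Lemma~\ref{lem:G}.

If $\varphi\equiv t_0$ on $[a,b]$, Lemma~\ref{lem:G} does not apply, but now $K'$ is horizontal and we may differentiate along it. By \eqref{eq:second}, $F_{tt}=0$ on $K'$ reads
\[
\gamma''(t_0)\cdot\bigl(\gamma(t_0)-\gamma(s)\bigr)=-1\qquad(a\le s\le b).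
\]
Differentiating in $s$ gives $\gamma''(t_0)\cdot\gamma'(s)=0$, that is, $G_t(s,t_0)=0$, at points of $U$. This contradicts $G_t\ne0$ on $U$.

\emph{Step 2: $K$ is a strictly monotone graph and $H=2$ on $K$.} On $K$ we have $F=F_s=F_t=G=F_{ss}=F_{tt}=G_s=G_t=0$. These are the equations used in the proof of Theorem~\ref{thm:smooth}, so $\gamma''(s)=N$, $\gamma''(t)=-N$ and $H=2$ on $K$. The first two equalities say that
\[
\gamma(t)=\gamma(s)+\gamma''(s),\qquad\gamma(s)=\gamma(t)+\gamma''(t)\qquad\text{for }(s,t)\in K .
\]
Since $\gamma$ is injective, $s$ determines $t$ and $t$ determines $s$ on $K$. So $K$ is the graph of a strictly monotone continuous $\varphi:[a,b]\to\mathbb R$ with $a<b$.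

\emph{Step 3: two more rounds of Rolle's theorem.} By continuity of $H$ and $\varphi$, choose $[a',b']\subset[a,b]$ with $a'<b'$ so small that $H>0$ on $R=[a',b']\times\varphi([a',b'])$. By Lemma~\ref{lem:G}, $G$ has a zero in $R\setminus K$. Since $G=0$ on $K$, Lemma~\ref{lem:graph} gives a zero of $G_s$ in $R\setminus K$. Since $G_s=0$ on $K$, it gives a zero of $\partial_t(G_s)=H$ in $R\setminus K$. This contradicts $H>0$ on $R$.
\end{proof}

\section{Curves that block the needle}\label{sec:negative}

To prove Theorem~\ref{thm:negative} we build curves whose zero set $Z$ behaves as in Figure~\ref{fig:model}. Each curve contains two arcs. The arc $B$ passes through a point $B_0$ that the leading endpoint must cross. The arc $A$ comes earlier and crosses the unit sphere about $B_0$ from outside to inside, running on the sphere for a while. When the leading endpoint is on $B$ near $B_0$, the other endpoint has to be on $A$, and $B$ is designed so that this endpoint oscillates with fixed amplitude as the leading one approaches $B_0$.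

\subsection{A criterion}

Here $\gamma$ need not have unit speed. A map $\gamma$ is \emph{proper} if preimages of compact sets are compact; an injective continuous proper map is a homeomorphism onto its closed image.

\begin{lemma}\label{lem:block}
Let $\gamma:\mathbb R\to\mathbb R^n$ be injective, continuous and proper. Let $a<b<t_0$, with the left ray contained in $\gamma((-\infty,a])$ and the right ray contained in $\gamma((t_0,\infty))$. Put $B_0=\gamma(t_0)$ and assume
\begin{equation}\label{eq:dist}
|\gamma(s)-B_0|>1\quad(s\le a),\qquad|\gamma(s)-B_0|<1\quad(b\le s\le t_0).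
\end{equation}
Assume that there are $t_k\uparrow t_0$ and $\alpha<\beta$ such that, for all large $k$, every $s\in(a,b)$ with $F(s,t_k)=0$ satisfies $s\ge\beta$ if $k$ is even and $s\le\alpha$ if $k$ is odd. Then sliding is impossible.
\end{lemma}

\begin{proof}
By properness, $|\gamma(s)-B_0|$ attains its infimum on $(-\infty,a]$, and it attains its maximum on $[b,t_0]$. So there is $\varepsilon>0$ with $|\gamma(s)-B_0|\ge1+\varepsilon$ for $s\le a$ and $|\gamma(s)-B_0|\le1-\varepsilon$ for $b\le s\le t_0$. For large $k$ we have $|\gamma(t_k)-B_0|<\varepsilon$, and the triangle inequality shows that every $s<t_k$ with $F(s,t_k)=0$ lies in $(a,b)$.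

Let $(s(u),t(u))$, $u\in[0,1]$, be the path in $Z$ of a slide from the left ray to the right ray, labeled so that $s(0)<t(0)$. Then $s<t$ throughout, $t(0)\le a$ and $t(1)>t_0$. Let $u^*$ be the first time with $t(u^*)=t_0$. For large $k$ we have $t(0)<t_k<t_0$, so there is $u_k<u^*$ with $t(u_k)=t_k$. For each $u'<u^*$ the maximum of $t$ on $[0,u']$ is less than $t_0$, so $u_k>u'$ for large $k$. Hence $u_k\to u^*$ and $s(u_k)\to s(u^*)$. But $s(u_k)\in(a,b)$ and $F(s(u_k),t_k)=0$, so $s(u_k)\ge\beta$ for large even $k$ and $s(u_k)\le\alpha$ for large odd $k$. This contradicts the convergence.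
\end{proof}

\subsection{Joining arcs in dimension at least three}

For $n\ge3$ it is enough to write down $A$ and $B$, because arcs can be joined without crossing other arcs. Call a \emph{piece} an injective, proper, regular $C^1$ map $c:I\to\mathbb R^n$ on a nondegenerate closed interval $I$, bounded or not.

\begin{lemma}\label{lem:join}
Let $n\ge3$, let $\Omega\subset\mathbb R^n$ be open and connected, and let $c_1,\dots,c_m$ ($m\ge2$) be pieces with pairwise disjoint images. Suppose that $c_1$ ends at a point $x_1\in\Omega$, that $c_2$ starts at a point $x_2\in\Omega$, and that $c_1,c_2$ extend smoothly to neighborhoods of the corresponding parameter values. Then there is a piece, disjoint from $c_3,\dots,c_m$, that consists of $c_1$, followed by an arc in $\Omega$, followed by $c_2$ with its parameter translated, and that is $C^\infty$ on a neighborhood of the parameter interval of the new arc.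
\end{lemma}

\begin{proof}
\emph{Curves do not separate.} Let $E'$ be a finite union of images of pieces; it is closed. We claim that $\Omega\setminus E'$ is connected. This is a case of the fact that closed sets of zero $(n-1)$-dimensional Hausdorff measure do not separate domains. Let $W\subset\Omega$ be an open ball and $x\ne y$ points of $W\setminus E'$. The projection of $E'$ to the hyperplane orthogonal to $y-x$ is a countable union of Lipschitz images of intervals in dimension $n-1\ge2$, so it has measure zero. Hence there are arbitrarily small vectors $z$ for which the segment $[x+z,y+z]$ misses $E'$, and for small $z$ the path $x,\,x+z,\,y+z,\,y$ lies in $W\setminus E'$. So $W\setminus E'$ is connected. It is dense in $W$, since $E'$ has measure zero in $\mathbb R^n$. If $\Omega\setminus E'$ were the union of disjoint nonempty open sets $O_1,O_2$, then the unions of the balls $W$ with $W\setminus E'\subset O_1$ and with $W\setminus E'\subset O_2$ would be nonempty open sets that cover $\Omega$, and they would be disjoint by density. This contradicts the connectedness of $\Omega$.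

\emph{Straight ends.} Let $E$ be the union of the images of the $c_i$. Translate the parameter so that $x_1=c_1(0)$, put $v=c_1'(0)$, and write $c_1(u)=x_1+uv+r(u)$ near $0$, with $r=O(u^2)$ and $r'=O(u)$. Fix $\varepsilon_1>0$ with $c_1'\cdot v>0$ on $[-\varepsilon_1,0]$. The rest of $E$ has a closure that misses $x_1$, so there is a ball $W\subset\Omega$ about $x_1$ with $E\cap W\subset c_1([-\varepsilon_1,0])$; thus $(x-x_1)\cdot v\le0$ on $E\cap W$. Let $\chi$ be smooth, equal to $1$ on $(-\infty,\frac13]$ and to $0$ on $[\frac23,\infty)$, and put $\tilde c_1(u)=x_1+uv+\chi(u/\varepsilon)r(u)$ for $0\le u\le2\varepsilon$. Then $\tilde c_1'=v+O(\varepsilon)$. For small $\varepsilon$ the arc $\tilde c_1$ lies in $W$ and has $\tilde c_1'\cdot v>0$, so it is regular, injective, and meets $E$ only at $x_1$. It continues $c_1$ smoothly, and it is straight for $u\ge\frac23\varepsilon$. Let $y_1=\tilde c_1(\varepsilon)$ and $y_1'=\tilde c_1(2\varepsilon)$. Reversing the parameter of $c_2$, we obtain in the same way an arc $\tilde c_2$ from $x_2$, disjoint from $\tilde c_1$ if $\varepsilon$ is small, and points $y_2,y_2'$.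

\emph{A simple polygon.} Let $E'$ be the union of $E$ and the arcs from $x_i$ to $y_i$. Join $y_1'$ to $y_2'$ by a polygonal path in the connected open set $\Omega\setminus E'$, and add the segments $[y_1,y_1']$ and $[y_2,y_2']$. After subdivision this union is a finite connected graph with straight edges, so it contains a simple polygonal arc $P$ from $y_1$ to $y_2$. The arc $P$ meets $E'$ only at its ends. Near $y_i$ the graph coincides with $[y_i,y_i']$, so $P$ continues the straight ends of $\tilde c_1$ and $\tilde c_2$.

\emph{Corners and parameters.} Let $z$ be a corner of $P$ with incoming and outgoing unit directions $v_-,v_+$. Since $P$ is simple, $v_+\ne-v_-$. Choose $\rho>0$ so that the ball of radius $2\rho$ about $z$ lies in $\Omega\setminus E'$, meets $P$ only in the two edges at $z$, and misses the balls chosen for the other corners. Let $\omega:\mathbb R\to[0,1]$ be smooth with $\omega=0$ on $(-\infty,-\rho]$ and $\omega(u)+\omega(-u)=1$. The arc $c$ on $[-\rho,\rho]$ with $c(-\rho)=z-\rho v_-$ and $c'=(1-\omega)v_-+\omega v_+$ ends at $z+\rho v_+$, because $\omega$ and $1-\omega$ both have integral $\rho$. It stays in the ball and fits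 the two edges smoothly. Since $c'\cdot(v_-+v_+)=1+v_-\cdot v_+>0$, the rounded corner is regular, and it is injective together with the two edges. Finally, on a straight segment the speed can be changed smoothly from any positive value to any other, so the parametrizations of all parts combine into one.
\end{proof}

For $n\ge3$ we use the coordinates $y=x-(0,\dots,0,10)$, in which both rays lie in $y_n=-10$. Suppose we are given pieces $A:[a,b]\to\mathbb R^n$ and $B:[-\eta,\eta]\to\mathbb R^n$, with $B_0=B(0)$, that extend smoothly near their endpoints and satisfy:
\begin{enumerate}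
\item[(J)] the images of $A$ and $B$ are disjoint and lie in $|y|\le2$; $|B_0|\le1$; the point $A(a)$ is outside the closed unit ball about $B_0$; the point $A(b)$ and the arc $B$ are inside the open unit ball about $B_0$.
\end{enumerate}
The closed unit ball about $B_0$ lies in $|y|\le2$, so it misses the rays, and so do $A$ and $B$. Apply Lemma~\ref{lem:join} three times, each time to all pieces present: join the left ray to $A(a)$ in the complement of the closed ball, then $A(b)$ to $B(-\eta)$ in the open ball, then $B(\eta)$ to the right ray in $\mathbb R^n$. The result is an injective, proper, regular map $\gamma:\mathbb R\to\mathbb R^n$ whose image contains both rays, with $\gamma=A$ on $[a,b]$ and $\gamma(t_0+\tau)=B(\tau)$ for $|\tau|\le\eta$ and some $t_0>b+\eta$. It is $C^\infty$ except where $A$ or $B$ is not, and it satisfies \eqref{eq:dist}. It remains to study $F(s,t_0+\tau)=|A(s)-B(\tau)|^2-1$ for $a<s<b$.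

\subsection{A smooth curve in $\mathbb R^n$, $n\ge4$}

We vary the radii of the two circles of Remark~\ref{rem:circles} so that $F$ becomes the function of Example~\ref{ex:model}.

\begin{proof}[Proof of Theorem~\ref{thm:negative}(1)]
With $f,g$ as in Example~\ref{ex:model}, put
\begin{align*}
A(\sigma)&=\sqrt{\tfrac12+f(\sigma)}\,(\cos\sigma,\sin\sigma,0,0,0,\dots,0), &&-1\le\sigma\le2,\\
B(\tau)&=\sqrt{\tfrac12+g(\tau)}\,(0,0,\cos\tau,\sin\tau,0,\dots,0), &&|\tau|\le\eta,
\end{align*}
where $\eta<1$ is so small that $|B(\tau)-B_0|<1$. On these intervals $|f|,|g|\le e^{-1}<\frac12$, so both arcs are smooth, avoid the origin and lie in $|y|\le1$. They are regular and injective because the polar angle has derivative $1$ and varies by less than $2\pi$. They lie in orthogonal planes, so they are disjoint and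
\[
|A(\sigma)-B(\tau)|^2-1=f(\sigma)+g(\tau).
\]
For $\tau=0$ this gives $|A(-1)-B_0|>1$ and $|A(2)-B_0|<1$, so (J) holds. Let $\tau_k=1/(\frac\pi2-k\pi)$ for $k\ge1$; then $\tau_k\uparrow0$ and $\sin(1/\tau_k)=(-1)^k$. For even $k$ we have $g(\tau_k)>0$, so a zero $s$ of $F(\cdot,t_0+\tau_k)$ in $(-1,2)$ has $f(s)<0$, that is, $s>1$. For odd $k$ it has $f(s)>0$, that is, $s<0$. Lemma~\ref{lem:block} applies with $a=-1$, $b=2$, $t_k=t_0+\tau_k$, $\alpha=0$, $\beta=1$.
\end{proof}

\subsection{A $C^{1,1}$ curve in $\mathbb R^3$}

In the last two examples $B_0$ is the origin of the $y$-coordinates, and the middle of $A$ is an arc of the unit circle in the $(y_1,y_2)$-plane, which we identify with $\mathbb C$. Let $\delta=\frac1{10}$, let $\xi(x)=e^{-1/x}$ for $x>0$ and $\xi(x)=0$ for $x\le0$, and put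
\[
\rho(\sigma)=1+\frac{\xi(-\sigma-\delta)-\xi(\sigma-\delta)}{10\,\xi(\delta)},\qquad A(\sigma)=\rho(\sigma)e^{i\sigma},\qquad|\sigma|\le2\delta .
\]
The function $\rho$ is smooth and nonincreasing, equals $1$ on $[-\delta,\delta]$, and has $\rho(-2\delta)=1.1$ and $\rho(2\delta)=0.9$. The arc $A$ is regular and injective because its polar angle is $\sigma$.

In $\mathbb R^3=\mathbb C\times\mathbb R$ let $B(\tau)=(w(\tau),\tau)$ cross the plane of $A$ perpendicularly, so $w(0)=w'(0)=0$. The point $e^{is}$ is at distance $1$ from $B(\tau)$ exactly when $2\operatorname{Re}(we^{-is})=\tau^2+|w|^2$. If $w$ is $C^2$, then $w=c\tau^2+o(\tau^2)$ and the equation becomes $2\operatorname{Re}(ce^{-is})=1+o(1)$; its solutions can accumulate at no more than two points of the circle, and $s$ cannot sweep an interval again and again. So we let the argument of $w/\tau^2$ oscillate, slowly enough to keep $w''$ bounded.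

\begin{proof}[Proof of Theorem~\ref{thm:negative}(2)]
Let $\eta=\frac12$ and
\[
\theta(\tau)=\tfrac\pi3+\tfrac\delta2\sin(\log|\tau|),\qquad w(\tau)=\tau^2e^{i\theta(\tau)},\quad w(0)=0,\qquad B(\tau)=(w(\tau),\tau).
\]
For $\tau\ne0$ we have $\tau\theta'(\tau)=\frac\delta2\cos(\log|\tau|)$, so $w'(\tau)=\tau\,q(\log|\tau|)$ with
\[
q(x)=\bigl(2+\tfrac{i\delta}2\cos x\bigr)e^{i(\pi/3+(\delta/2)\sin x)},
\]
a smooth periodic function. Since $|w|=\tau^2$, we have $w'(0)=0$, and $w'$ is continuous at $0$. For $\tau\ne0$, $w''(\tau)=q(\log|\tau|)+q'(\log|\tau|)$ is bounded. So $w'$ is Lipschitz, and $B$ is $C^{1,1}$ and $C^\infty$ off $\tau=0$. It is regular and injective because its last coordinate is $\tau$. Moreover $|B|^2=\tau^4+\tau^2\le\frac5{16}<0.9^2$ and $0.9\le|A|\le1.1$, so (J) holds with $a=-2\delta$, $b=2\delta$.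

Write $F$ for $F(s,t_0+\tau)$, with $|s|\le2\delta$ and $0<|\tau|\le\frac12$. Then
\begin{align*}
F&=\rho^2-2\rho\tau^2\cos(s-\theta)+\tau^4+\tau^2-1,\\
F_s&=2\rho'\bigl(\rho-\tau^2\cos(s-\theta)\bigr)+2\rho\tau^2\sin(s-\theta).
\end{align*}
The first term of $F_s$ is at most $0$, since $\rho'\le0$ and $\tau^2\le\frac14<\rho$. The second is negative, since $|s-\theta+\frac\pi3|\le2\delta+\frac\delta2=\frac14$ places $s-\theta$ in $(-\pi,0)$. So $F$ has at most one zero in $s$. Where $\rho=1$ we have $F=\tau^2\bigl(1+\tau^2-2\cos(s-\theta)\bigr)$. The number
\[
s(\tau)=\theta(\tau)-\arccos\tfrac{1+\tau^2}2=\tfrac\delta2\sin(\log|\tau|)+o(1)\qquad(\tau\to0)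
\]
lies in $[-\delta,\delta]$ for small $\tau$ and makes the bracket vanish, so it is the zero. Let $\tau_k=-e^{\pi/2-k\pi}$; then $\tau_k\uparrow0$ and $\sin(\log|\tau_k|)=(-1)^k$, so $s(\tau_k)=(-1)^k\frac\delta2+o(1)$. Lemma~\ref{lem:block} applies with $t_k=t_0+\tau_k$, $\alpha=-\frac\delta4$, $\beta=\frac\delta4$.
\end{proof}

\subsection{A Lipschitz curve in the plane}

In $\mathbb R^2=\mathbb C$, the point $e^{is}$ is at distance $1$ from a point $B\ne0$ exactly when $\cos(s-\arg B)=|B|/2$. So $s$ oscillates as $B\to0$ when $\arg B$ does, which is excluded if $B$ has a nonzero one-sided derivative at the origin but is compatible with a Lipschitz bound. Arcs can separate the plane, so we give the joins explicitly (Figure~\ref{fig:plane}).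

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.95]
\draw[dashed] (0,0) circle (1);
\draw (-4.5,-3.5) -- (-1.5,-3.5) -- (-2.2,-2.5) -- (-2.2,0) arc (180:-30:2.2) -- (-30:1.25);
\draw[very thick] (-30:1.25) -- (-15:1) arc (-15:15:1) -- (30:0.75);
\draw (30:0.75) arc (30:90:0.75) -- (90:0.5);
\draw[very thick,domain=0.02:0.5,samples=90] plot ({90+30*sin(deg(3*ln(\x/0.5)))}:\x);
\draw[very thick] (0,0) -- (0,-1.8);
\draw (0,-1.8) -- (1.5,-3.5) -- (4.5,-3.5);
\fill (0,0) circle (0.05) node[left] {$B_0$};
\node[right] at (0:1) {$A$};
\node[left] at (0,-1.4) {$B$};
\end{tikzpicture}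
\caption{A Lipschitz plane curve that blocks the needle (not to scale). Coming from the left ray, it circles around, crosses the dashed unit circle about $B_0$ along the arc $A$, which follows the circle for a while, and reaches $B_0$ along the arc $B$, whose polar angle oscillates without limit. It then descends to the right ray.}
\label{fig:plane}
\end{figure}

\begin{proof}[Proof of Theorem~\ref{thm:negative}(3)]
Use the coordinate $y=x-(0,10)\in\mathbb C$, keep $\delta,\rho,A$, and put $\theta(\tau)=\frac\pi2+\frac\delta2\sin(\log|\tau|)$,
\[
B(\tau)=|\tau|e^{i\theta(\tau)}\quad(-\tfrac14\le\tau<0),\qquad B(\tau)=-i\tau\quad(0\le\tau\le2).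
\]
For $\tau<0$ we have $B'=-(1+i\tau\theta')e^{i\theta}$ with $|\tau\theta'|\le\frac\delta2$, so $1\le|B'|\le1+\frac\delta2$. Hence $B$ is Lipschitz. At $\tau=0$ it is not differentiable, since $B(\tau)/\tau=-e^{i\theta(\tau)}$ has no limit as $\tau\uparrow0$. Let $\theta^*=\theta(-\frac14)$. The curve $\Gamma$ consists, in order, of:
\begin{enumerate}
\item[(a)] the left ray, ending at $(-C,-10)$, and the segment to $(-3,-5)$;
\item[(b)] the segment to $(-3,0)$;
\item[(c)] the circular arc $3e^{i\omega}$, with $\omega$ decreasing from $\pi$ to $-2\delta$;
\item[(d)] the radial segment to $A(-2\delta)=1.1e^{-2\delta i}$;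
\item[(e)] the arc $A$ and the circular arc $0.9e^{i\omega}$, with $\omega$ increasing from $2\delta$ to $\theta^*$;
\item[(f)] the radial segment to $B(-\frac14)=\frac14e^{i\theta^*}$ and the arc $B([-\frac14,0])$;
\item[(g)] the segment $B([0,2])$ from $B_0=0$ to $(0,-2)$;
\item[(h)] the segment to $(C,-10)$ and the right ray.
\end{enumerate}
Each part is simple: in (a) and (h) the segment meets the line $y_2=-10$ only at the end of the ray, in (e) the polar angle increases strictly, and in (f) the modulus decreases strictly. Different parts meet only at common endpoints of consecutive parts. Indeed, (a) lies in $\{y_1<0,\ y_2\le-5\}$ and (h) in $\{y_1\ge0,\ y_2\le-2\}$; (b) lies in $\{y_1=-3,\ y_2\ge-5\}$, (g) in $\{y_1=0,\ y_2\ge-2\}$, and (c)--(f) in $\{y_2>-1\}$. This settles all pairs involving (a) or (h). Among (b)--(f), the modulus lies in $[3,\infty)$, $\{3\}$, $[1.1,3]$, $[0.9,1.1]$, $[0,0.9]$ respectively. The values $3$ on (b) and (d), $1.1$ on (d) and $0.9$ on (f) are taken only at endpoints, and the two points of modulus $3$ on (b) and (d) are different. Finally, (g) lies on the closed negative imaginary half-axis, which (b) misses and which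 (c)--(f) meet only at $0$, because their polar angles lie in $[-2\delta,\pi]$.

Parametrize $\Gamma$ by $\gamma=A$ on $[-2\delta,2\delta]$, by $\gamma(t_0+\tau)=B(\tau)$ on the arc $B$, and by arc length elsewhere. Then $\gamma$ is injective, proper and locally Lipschitz, and $\gamma'\ne0$ wherever it exists. On (a)--(d) we have $|y|\ge1.1$, and from $A(2\delta)$ to $B_0$ we have $|y|\le0.9$, so \eqref{eq:dist} holds with $a=-2\delta$, $b=2\delta$.

For $|s|\le2\delta$ and $-\frac14\le\tau<0$, the function $F=F(s,t_0+\tau)$ satisfies
\begin{align*}
F&=\rho^2-2\rho|\tau|\cos(s-\theta)+\tau^2-1,\\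
F_s&=2\rho'\bigl(\rho-|\tau|\cos(s-\theta)\bigr)+2\rho|\tau|\sin(s-\theta).
\end{align*}
The first term of $F_s$ is at most $0$ since $|\tau|\le\frac14<\rho$, and the second is negative since $|s-\theta+\frac\pi2|\le\frac14$. So $F$ has at most one zero in $s$. Where $\rho=1$ we have $F=|\tau|\bigl(|\tau|-2\cos(s-\theta)\bigr)$, and
\[
s(\tau)=\theta(\tau)-\arccos\tfrac{|\tau|}2=\tfrac\delta2\sin(\log|\tau|)+o(1)\qquad(\tau\uparrow0)
\]
lies in $[-\delta,\delta]$ for small $|\tau|$, so it is the zero. With $\tau_k=-e^{\pi/2-k\pi}$ we get $s(\tau_k)=(-1)^k\frac\delta2+o(1)$, and Lemma~\ref{lem:block} applies with $t_k=t_0+\tau_k$, $\alpha=-\frac\delta4$, $\beta=\frac\delta4$.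
\end{proof}

\begin{thebibliography}{9}

\bibitem{mse}
``Are there any (mathematical) puzzles that are still unresolved? I only mean questions that are accessible to'',
\texttt{https://math.stackexchange.com/\allowbreak questions/\allowbreak 532544/\allowbreak are-there-any-open-\allowbreak mathematical-puzzles?\allowbreak noredirect=1}

\bibitem{nadler}
S.~Nadler, \emph{Continuum Theory}.

\end{thebibliography}
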